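# Equal centers of mass and the Hermite–Hadamard inequality on convex bodies

## Equal centers of mass as a candidate criterion

Let $\Omega\subset\mathbb R^n$ be a bounded convex set with nonempty interior. Write $|\Omega|$ for its volume, $\sigma$ for the $(n-1)$-dimensional surface measure on $\partial\Omega$, and $|\partial\Omega|=\sigma(\partial\Omega)$. For $n=1$ the set $\partial\Omega$ consists of two points and $\sigma$ counts them. For a continuous function $f$ on $\overline\Omega$ put
$$\operatorname{avg}_\Omega f=\frac1{|\Omega|}\int_\Omega f\,dx,\qquad \operatorname{avg}_{\partial\Omega}f=\frac1{|\partial\Omega|}\int_{\partial\Omega}f\,d\sigma .$$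
A convex function has no interior peaks, so one expects its boundary average to be the larger one:
$$\operatorname{avg}_\Omega f\le\operatorname{avg}_{\partial\Omega}f. \tag{$*$}$$
We say that **$(*)$ holds on $\Omega$** if it holds for every continuous convex $f:\overline\Omega\to\mathbb R$.

It does not always hold. The two centers of mass are $\operatorname{avg}_\Omega x$ and $\operatorname{avg}_{\partial\Omega}x$, and for an affine $f$ each average of $f$ is the value of $f$ at the corresponding center. If $(*)$ holds on $\Omega$, apply it to an affine $f$ and to $-f$. Both are convex, so $(*)$ is an equality for $f$, and since $f$ is an arbitrary affine function, the two centers coincide. This necessary condition is due to Pasteczka.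

For instance, let $\Omega$ be the triangle with vertices $(0,0),(1,0),(0,1)$. The first coordinate of the center of $\Omega$ is $\frac13$. The sides have lengths $1,1,\sqrt2$ and midpoints $(\frac12,0),(0,\frac12),(\frac12,\frac12)$, so the first coordinate of the center of $\partial\Omega$ is
$$\frac{\frac12+\frac{\sqrt2}2}{2+\sqrt2}=\frac1{2\sqrt2}>\frac13 .$$
The centers differ, and $(*)$ fails for $f(x,y)=-x$.

The natural guess is that this is the only obstruction: **if the centers of $\Omega$ and $\partial\Omega$ coincide, then $(*)$ holds on $\Omega$.** In particular the guess says that $(*)$ holds on every centrally symmetric body ($\Omega=-\Omega$), since there both centers are $0$. Let us test it.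

## Intervals, boxes, and symmetric polytopes with equidistant facets

**Intervals.** On $[a,b]$ a convex $f$ lies below its chord, and the average of the chord is $\frac{f(a)+f(b)}2$. So $(*)$ always holds for $n=1$; this is the Hermite–Hadamard inequality. The two centers both equal $\frac{a+b}2$. The guess is true for $n=1$.

**Boxes.** Let $\Omega=\prod_{i=1}^n[a_i,b_i]$ and let $F_i^\pm$ be the two facets orthogonal to $e_i$. Apply the interval case on each segment parallel to $e_i$ and integrate over the segments: the average of $f$ over $F_i^-\cup F_i^+$ is at least $\operatorname{avg}_\Omega f$. The average over $\partial\Omega$ is a weighted mean of these $n$ averages, so $(*)$ holds on every box.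

**Symmetric polytopes with equidistant facets.** Let $\Omega=-\Omega$ be a polytope with facets $F_i$ at distance $h_i$ from $0$. Replacing $f$ by $\frac12(f(x)+f(-x))$ changes neither average and keeps convexity, so let $f$ be even. Then for $0\le r\le1$ the point $rx$ is a convex combination of $x$ and $-x$, so $f(rx)\le f(x)$. Cut $\Omega$ into cones over its facets. The map $(r,x)\mapsto rx$ from $[0,1]\times F_i$ to the cone over $F_i$ has Jacobian $h_ir^{n-1}$, hence
$$\int_\Omega f=\sum_ih_i\int_{F_i}\int_0^1f(rx)\,r^{n-1}\,dr\,d\sigma(x)\ \le\ \sum_i\frac{h_i}n\int_{F_i}f\,d\sigma. \tag{1}$$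
With $f=1$ there is equality, so $|\Omega|=\sum_i\frac{h_i}n\sigma(F_i)$. If all $h_i$ are equal, dividing gives exactly $(*)$. This covers the rhombus, the cube and the regular octahedron.

This is the approach one would like to push to all symmetric bodies, and we can see where it stops. When the distances $h_i$ differ, (1) compares $\operatorname{avg}_\Omega f$ with a boundary average in which the facet $F_i$ has weight $h_i\sigma(F_i)$ instead of $\sigma(F_i)$. A facet close to the center may have a huge area and very little weight in (1). So we should look at bodies that are very flat.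

## Flat bodies: volume sees thickness, surface does not

Let $K\subset\mathbb R^{n-1}$ be a compact convex set with interior, and $g\ge0$ a concave piecewise affine function on $K$, not identically $0$. Put $\Omega_\varepsilon=\{(y,z):y\in K,\ |z|\le\varepsilon g(y)\}$, and let $f(y,z)=F(y)$ depend on $y$ only. Integrating out $z$ gives, for every $\varepsilon>0$,
$$\operatorname{avg}_{\Omega_\varepsilon}f=\frac{\int_KFg}{\int_Kg}.$$
The boundary consists of two graphs over $K$, with area element $\sqrt{1+\varepsilon^2|\nabla g|^2}\to1$, and of a rim over $\partial K$ of area $2\varepsilon\int_{\partial K}g\to0$. So $\operatorname{avg}_{\partial\Omega_\varepsilon}f\to\operatorname{avg}_KF$ as $\varepsilon\to0$. For flat bodies the question becomes: can a concave weight $g$ on $K$ give a convex $F$ a larger mean than the uniform weight?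

If $K$ is an interval (so $\Omega_\varepsilon$ is planar) and the centers agree, the answer is no, as we shall see below. If $K$ is two-dimensional there is more room. Take the diamond $K=\{|u|+|v|\le1\}$ and $F=|u|$. On the slice with $v$ fixed, $u$ runs over $|u|\le1-|v|$ and the mean of $|u|$ is $\frac{1-|v|}2$: the long slices, those near $v=0$, have the large means. The concave weight $g=1-|v|$ favors the long slices, and inside a slice it is constant, so it does not punish large $|u|$.

## A flat polytope in dimension three

**Theorem A.** In every dimension $n\ge3$ there is a centrally symmetric convex polytope, so that both centers of mass are at the origin, on which $(*)$ fails. For $n=3$ one may take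
$$\Omega=\{(u,v,z)\in\mathbb R^3:\ |u|+|v|\le1,\ |v|+10|z|\le1\},\qquad f(u,v,z)=|u|,$$
for which $\operatorname{avg}_\Omega f=\frac38>\operatorname{avg}_{\partial\Omega}f$.

*Proof.* The set $\Omega$ is a bounded intersection of finitely many half-spaces, it contains a neighborhood of $0$, and $\Omega=-\Omega$. Put $\varepsilon=\frac1{10}$ and $K=\{|u|+|v|\le1\}$, so that $\Omega=\{(u,v)\in K,\ |z|\le\varepsilon(1-|v|)\}$. On the triangle $T=\{u,v\ge0,\ u+v\le1\}$,
$$\int_T1=\tfrac12,\qquad\int_Tu=\int_Tv=\tfrac16,\qquad\int_Tuv=\tfrac1{24}.$$

**Step 1: the average over the interior.** By symmetry, four copies of $T$ make up $K$, so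
$$|\Omega|=4\cdot2\varepsilon\int_T(1-v)=8\varepsilon\left(\tfrac12-\tfrac16\right)=\tfrac{8\varepsilon}3,\qquad\int_\Omega f=8\varepsilon\int_Tu(1-v)=8\varepsilon\left(\tfrac16-\tfrac1{24}\right)=\varepsilon .$$
Hence $\operatorname{avg}_\Omega f=\frac38$.

**Step 2: the average over the boundary.** Let $s=\sqrt{1+\varepsilon^2}$. The graphs $z=\pm\varepsilon(1-|v|)$ over $K$ have area element $s$. Since $K$ has area $2$, their total area is $4s$, and $\int f=2s\cdot4\int_Tu=\frac{4s}3$. The mean of $f$ on this part is $\frac13$. The rest of the boundary is the rim $\{|u|+|v|=1,\ |z|\le\varepsilon(1-|v|)=\varepsilon|u|\}$, four congruent pieces. On the piece with $u,v\ge0$, parametrized by $u\in[0,1]$, the length element of the base is $\sqrt2\,du$ and the height is $2\varepsilon u$. So the rim has area $4\int_0^12\varepsilon u\sqrt2\,du=4\sqrt2\,\varepsilon$, and $\int f=4\int_0^12\varepsilon u^2\sqrt2\,du=\frac{8\sqrt2\,\varepsilon}3$. The mean of $f$ on the rim is $\frac23$. Altogether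
$$\operatorname{avg}_{\partial\Omega}f=\frac{\frac{4s}3+\frac{8\sqrt2\,\varepsilon}3}{4s+4\sqrt2\,\varepsilon}=\frac{s+2\sqrt2\,\varepsilon}{3(s+\sqrt2\,\varepsilon)}.$$

**Step 3: the comparison.** The last fraction is less than $\frac38$ if and only if $8s+16\sqrt2\,\varepsilon<9s+9\sqrt2\,\varepsilon$, that is, $7\sqrt2\,\varepsilon<s$, that is, $98\varepsilon^2<1+\varepsilon^2$. For $\varepsilon=\frac1{10}$ this says $0.98<1.01$, which is true.

**Step 4: higher dimensions.** For $n>3$ let $C=[-1,1]^{n-3}$, $\Omega'=\Omega\times C$, $f'(x,c)=f(x)$. Then $\Omega'=-\Omega'$ is a convex polytope and $f'$ is convex, and $\operatorname{avg}_{\Omega'}f'=\operatorname{avg}_\Omega f$. Up to null overlaps $\partial\Omega'=(\partial\Omega\times C)\cup(\Omega\times\partial C)$. The mean of $f'$ is $\operatorname{avg}_{\partial\Omega}f$ on the first part and $\operatorname{avg}_\Omega f$ on the second. So $\operatorname{avg}_{\partial\Omega'}f'$ is a convex combination of these two numbers, with positive weights proportional to $|\partial\Omega||C|$ and $|\Omega||\partial C|$. Since the first number is smaller than the second, $\operatorname{avg}_{\partial\Omega'}f'<\operatorname{avg}_\Omega f=\operatorname{avg}_{\Omega'}f'$.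 $\blacksquare$

It is instructive to compare with (1). The large facets lie at distance $1/\sqrt{101}=\varepsilon/s$ from $0$ and the rim facets at distance $1/\sqrt2$. In (1) both parts have the same total weight, since $4s\cdot\frac\varepsilon s=4\varepsilon=4\sqrt2\,\varepsilon\cdot\frac1{\sqrt2}$. By area, the rim is only about one eighth of the boundary.

So the guess is false for $n\ge3$, even for symmetric polytopes. It is true for $n=1$. What remains is the plane.

## The planar theorem and its flat model on an interval

**Theorem B.** Let $\Omega\subset\mathbb R^2$ be bounded and convex with nonempty interior. Then $(*)$ holds on $\Omega$ if and only if the centers of mass of $\Omega$ and $\partial\Omega$ coincide. In that case equality in $(*)$ holds only for affine $f$.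

Together with Theorem A and the case $n=1$ this shows that "equal centers of mass imply $(*)$ for all convex $f$" is true exactly when $n\le2$.

"Only if" is Pasteczka's remark. For the converse we may take $\Omega$ open: passing to the interior changes neither $\overline\Omega$, nor $\partial\Omega$, nor any integral. Put
$$A=|\Omega|,\qquad P=|\partial\Omega|,\qquad\lambda=P/A .$$

**Definition.** A *hinge* is a function $(\ell)_+=\max(\ell,0)$ with $\ell$ affine and $|\nabla\ell|=1$. For such $\ell$ put $d(\ell)=\operatorname{avg}_{\partial\Omega}(\ell)_+-\operatorname{avg}_\Omega(\ell)_+$.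

*Example.* Let $\Omega=(-1,1)^2$, $\ell=x-t$ with $|t|\le1$, and $\tau=1-t$. Then $\operatorname{avg}_\Omega(\ell)_+=\frac12\int_t^1(x-t)\,dx=\frac{\tau^2}4$. The right side of the square contributes $2\tau$ to the boundary integral and the two horizontal sides contribute $\tau^2$ together, so $\operatorname{avg}_{\partial\Omega}(\ell)_+=\frac{2\tau+\tau^2}8$. Hence $d(\ell)=\frac{\tau(2-\tau)}8$, which is positive for $-1<t<1$.

Hinges are the simplest convex functions that are not affine. In dimension three they already violate $(*)$: on the body of Theorem A we have $|u|=2(u)_+-u$, and the affine term $u$ has mean $0$ on $\Omega$ and on $\partial\Omega$, so $(u)_+$ has the larger mean inside. The plan in the plane has two parts: show that $d(\ell)\ge0$ for all hinges, and show that hinges are enough.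

To see why hinges should behave well in the plane, look at the flat model. Let $g\ge0$ be concave and continuous on $[\alpha,\beta]$, not identically $0$, and suppose that the probability densities $g/\int g$ and $1/(\beta-\alpha)$ have the same center of mass. Put $\mu=\frac1{\beta-\alpha}-\frac g{\int g}$ and $J(s)=\int_s^\beta\mu$. Then $\int(x-t)_+\mu\,dx=\int_t^\beta J\,ds$, since $(x-t)_+=\int_t^\beta1_{\{x>s\}}\,ds$. Equal masses give $J(\alpha)=J(\beta)=0$; equal centers give $\int_\alpha^\beta J=0$. Since $g$ is concave, the set where $J'=-\mu\ge0$ is an interval. So $J$ first decreases from $0$, then increases, then decreases to $0$ (some pieces may be trivial). Hence $J\le0$ up to some point and $J\ge0$ after it, and with $\int_\alpha^\beta J=0$ this forces $\int_t^\beta J\ge0$ for every $t$. So the hinge $(x-t)_+$ has the larger mean for the uniform weight. The point to carry over is that **the tail function $J$ has one sign change.**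

## The tail function of a planar domain

**Setup.** Rotate so that $\ell=x-t$. Let $[\alpha,\beta]$ be the projection of $\overline\Omega$ to the $x$-axis and write
$$\overline\Omega=\{\alpha\le x\le\beta,\ -b(x)\le y\le a(x)\}.$$
Then $a$ and $b$ are concave on $[\alpha,\beta]$. They are continuous: at an endpoint, concavity gives lower semicontinuity and compactness of $\overline\Omega$ gives upper semicontinuity. The width $w=a+b$ is concave and positive on $(\alpha,\beta)$.

We use the following textbook facts. If $g$ is concave and continuous on a compact interval, it is differentiable off a countable set, $g'$ is nonincreasing, and $g(x)-g(y)=\int_y^xg'$ with $g'$ integrable (inside the interval $g$ is locally Lipschitz, and continuity at the endpoints together with the monotonicity of $g'$ allows passing to the limit). If the right derivative at the left endpoint is finite, it is the limit of $g'$ there and an upper bound for $g'$.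

Let $\varphi(p)=\sqrt{1+p^2}$, and let $q=\varphi(a')+\varphi(b')$, which is the boundary length per unit of $x$. For $s\in(\alpha,\beta)$ put
$$A_+(s)=\int_s^\beta w,\quad P_+(s)=\int_s^\beta q\,dx+w(\beta),\quad A_-=A-A_+,\quad P_-=P-P_+,$$
$$j=P_+-\lambda A_+=-(P_--\lambda A_-),$$
where the last equality uses $P=\lambda A$. Here $A_+(s)$ is the area of $\Omega\cap\{x>s\}$, and $P_+(s)$ is the length of $\partial\Omega\cap\{x>s\}$, the term $w(\beta)$ being the vertical edge at $x=\beta$, if there is one. From $(x-t)_+=\int_t^\beta1_{\{x>s\}}\,ds$ (for $x\le\beta$) and Fubini's theorem,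
$$P\,d(\ell)=\int_{\partial\Omega}(x-t)_+\,d\sigma-\lambda\int_\Omega(x-t)_+\,dx=\int_t^\beta j(s)\,ds\qquad(\alpha\le t\le\beta). \tag{2}$$
For the square above, $\lambda=2$ and $j(s)=2+2(1-s)-2\cdot2(1-s)=2s$, and $\int_t^12s\,ds=1-t^2=8\,d(\ell)$, as computed before.

In the flat model we read off the sign change from the sign pattern of $J'$. Here $j'=\lambda w-q$, and this pattern can be worse. Take the centrally symmetric hexagon with vertices
$$\pm\left(1,\tfrac{13}2\right),\quad\pm\left(\tfrac35,\tfrac{13}2\right),\quad\pm\left(0,\tfrac72\right).$$
The slopes of $a$ are $10$ on $(-1,0)$, $5$ on $(0,\frac35)$, $0$ on $(\frac35,1)$, and $b(x)=a(-x)$, so $b'=-10$ on $(0,1)$. Then $w(0)=7$, $w(\frac35)=4$, $w(1)=0$. On the right half the area is $\frac{7+4}2\cdot\frac35+\frac42\cdot\frac25=4.1$ and the boundary length is $\sqrt{101}+\frac35\sqrt{26}+\frac25$, which lies between $13.49$ and $13.52$. So $3.29<\lambda<3.30$. Now follow $j'=\lambda w-q$ from $0$ to $1$. On $(0,\frac35)$ we have $q=\sqrt{26}+\sqrt{101}\approx15.15$, while on $(\frac35,1)$ we have $q=1+\sqrt{101}\approx11.05$.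

- Just to the right of $0$: $\lambda w\approx7\lambda>23$, so $j'>0$.
- Just to the left of $\frac35$: $\lambda w\approx4\lambda$, between $13.1$ and $13.2$, so $j'<0$.
- Just to the right of $\frac35$: $\lambda w$ is still near $4\lambda>13$, so $j'>0$.
- Near $1$: $w\to0$, so $j'<0$.

The set $\{j'\ge0\}$ is not an interval, and the argument of the flat model stops. The way past this is not to look at the density $\lambda w-q$, but at the ratio $P_+/A_+$ of whole caps: $j\ge0$ means $P_+/A_+\ge\lambda$. If this ratio is monotone, the sign of $j$ is under control. Since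
$$\left(\frac{P_+}{A_+}\right)'=\frac{wP_+-qA_+}{A_+^2},$$
what we need is $wP_+\ge qA_+$ at the cut. This is the next lemma; it needs that the width does not increase at the cut.

## A lemma on caps

**Lemma 1.** Let $a,b$ be concave and continuous on $[0,L]$, $L>0$, with finite right derivatives $p=a'(0^+)$, $r=b'(0^+)$. Let $w=a+b\ge0$, $c=w(0)>0$, and $p+r\le0$. Then
$$c\left(\int_0^L(\varphi(a')+\varphi(b'))\,dx+w(L)\right)\ge(\varphi(p)+\varphi(r))\int_0^Lw\,dx .$$

The condition $p+r\le0$ cannot be dropped. For $a=b=\frac12+x$ and $L=2$ we have $c=1$, the left side is $4\sqrt2+5<11$, and the right side is $2\sqrt2\cdot6>16$.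

*Idea.* The lengths $\varphi(a')$ are awkward, but length is an average of lengths of one-dimensional projections. Projecting in a slanted direction amounts to a shear $a\mapsto a+kx$, $b\mapsto b-kx$, which changes neither $w$ nor $p+r$. So it suffices to prove the inequality with $|\cdot|$ in place of $\varphi$:
$$c\left(\int_0^L(|a'|+|b'|)\,dx+w(L)\right)\ge(|p|+|r|)\int_0^Lw\,dx. \tag{3}$$

*Proof.* **Step 1: (3) when $p,r\le0$.** Then $a',b'\le0$, so $\int(|a'|+|b'|)=c-w(L)$ and the left side of (3) is $c^2$. Let $g=|p|+|r|$. If $g=0$ the right side is $0$. Otherwise concavity gives $0\le w\le c-gx$, so $\int_0^Lw\le\int_0^\infty(c-gx)_+\,dx=\frac{c^2}{2g}$, and the right side is at most $\frac{c^2}2$.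

**Step 2: (3) when one of $p,r$ is positive.** The roles of $a,b$ are symmetric, so let $p>0$. Put $\rho=-r$; then $\rho\ge p>0$ because $p+r\le0$, and $b'\le-\rho<0$. Let $m=\int_0^L(a')_+\,dx$, which is positive because $a'\to p>0$ at $0$. First compute the left side:
$$\int_0^L|b'|+w(L)=b(0)-b(L)+a(L)+b(L)=b(0)+a(L)=c+\int_0^La',$$
so the left side of (3) equals $c\left(c+\int(|a'|+a')\right)=c^2+2cm$.

Next bound the area. We have $a(x)-a(0)=\int_0^xa'\le\min(px,m)$ and $b(x)-b(0)\le-\rho x$. Since $w\ge0$,
$$\int_0^Lw\le I:=\int_0^\infty\hat w_+\,dx,\qquad\hat w(x)=c+\min(px,m)-\rho x .$$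
The function $\hat w$ has slope $-(\rho-p)\le0$ up to $\tau=m/p$ and slope $-\rho$ afterwards. Let $e=\hat w(\tau)=c-(\rho-p)\tau$. We must show $(p+\rho)I\le c^2+2cm$, where $m=p\tau$.

If $e\ge0$, then $I=c\tau-\frac{(\rho-p)\tau^2}2+\frac{e^2}{2\rho}$, the last term being the triangle after $\tau$. Multiply by $2\rho$ and expand $e^2$:
$$2\rho I=2\rho c\tau-\rho(\rho-p)\tau^2+c^2-2c(\rho-p)\tau+(\rho-p)^2\tau^2=c^2+2cp\tau-p(\rho-p)\tau^2\le c^2+2cm .$$
Since $p+\rho\le2\rho$, we get $(p+\rho)I\le\frac{p+\rho}{2\rho}(c^2+2cm)\le c^2+2cm$.

If $e<0$, then $\rho>p$, and $\hat w$ reaches $0$ at $x_0=\frac c{\rho-p}<\tau$ and is negative afterwards. So $I=\frac{c^2}{2(\rho-p)}$ and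
$$(p+\rho)I\le c^2\,\frac{\rho+p}{\rho-p}=c^2\left(1+\frac{2p}{\rho-p}\right)=c^2+2cp\,x_0\le c^2+2cp\tau=c^2+2cm .$$
This proves (3) in all cases, because $p$ and $r$ cannot both be positive.

**Step 3: from projections to length.** Let $e_\theta=(\cos\theta,\sin\theta)$. Since $\int_0^{2\pi}|\cos\theta|\,d\theta=4$, every $\xi\in\mathbb R^2$ satisfies $|\xi|=\frac14\int_0^{2\pi}|\xi\cdot e_\theta|\,d\theta$. For $\sin\theta\ne0$ put $k=\cot\theta$, $\tilde a=a+kx$, $\tilde b=b-kx$. These are concave and continuous with the same sum $w$, and their right derivatives at $0$ are $p+k$ and $r-k$, with sum $p+r\le0$. So (3) holds for $\tilde a,\tilde b$. Moreover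
$$|(1,a')\cdot e_\theta|=|\sin\theta||a'+k|=|\sin\theta||\tilde a'|,\qquad|(1,-b')\cdot e_\theta|=|\sin\theta||k-b'|=|\sin\theta||\tilde b'|,$$
similarly $|(1,p)\cdot e_\theta|=|\sin\theta||p+k|$ and $|(1,-r)\cdot e_\theta|=|\sin\theta||r-k|$, and $|(0,1)\cdot e_\theta|=|\sin\theta|$. Multiply (3) for $(\tilde a,\tilde b)$ by $\frac14|\sin\theta|$ and integrate over $\theta$, using Fubini's theorem for nonnegative functions. The terms become $|(1,a')|=\varphi(a')$, $|(1,-b')|=\varphi(b')$, $|(0,1)|\,w(L)=w(L)$, and on the right $\varphi(p)+\varphi(r)$. This is the lemma. $\square$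

## Hinges on planar domains with equal centers

**Proposition 2.** Let $\Omega\subset\mathbb R^2$ be bounded, open, convex and nonempty, let $\ell$ be affine with $|\nabla\ell|=1$, and suppose that the centers of mass of $\Omega$ and $\partial\Omega$ have the same component in the direction $\nabla\ell$. Then $d(\ell)\ge0$, and $d(\ell)>0$ if the line $\{\ell=0\}$ meets $\Omega$.

*Proof.* Use the setup and notation of the section on the tail function.

**Step 1: the total integral of $j$ vanishes.** On $\overline\Omega$ the function $(x-\alpha)_+=x-\alpha$ is affine with gradient in the direction $\nabla\ell$, so by hypothesis its two averages agree. By (2) with $t=\alpha$,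
$$\int_\alpha^\beta j\,ds=0. \tag{4}$$

**Step 2: monotone cap ratios.** Let $s_0\in[\alpha,\beta]$ be a maximum point of $w$. For almost every $s\in(s_0,\beta)$ both $a$ and $b$ are differentiable at $s$, and $w'(s)\le0$ because $w$ is concave with maximum at $s_0$. Also $w(s)>0$. Lemma 1, applied on $[s,\beta]$ with $c=w(s)$, $p=a'(s)$, $r=b'(s)$, gives $w(s)P_+(s)\ge q(s)A_+(s)$. Since $P_+'=-q$ and $A_+'=-w$ almost everywhere,
$$\left(\frac{P_+}{A_+}\right)'=\frac{wP_+-qA_+}{A_+^2}\ge0\quad\text{a.e. on }(s_0,\beta).$$
The quotient $P_+/A_+$ is locally absolutely continuous on $(\alpha,\beta)$, since $P_+$ and $A_+$ are integrals of integrable functions and $A_+>0$. Hence $P_+/A_+$ is nondecreasing on $[s_0,\beta)\cap(\alpha,\beta)$. The reflection $x\mapsto-x$ exchanges the two sides (the line $\{x=s\}$ meets $\partial\Omega$ in only two points, so it carries no length), and gives that $P_-/A_-$ is nonincreasing on $(\alpha,s_0]\cap(\alpha,\beta)$.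

**Step 3: the signs near the ends.** We have $A_+(s)\le(\beta-s)\max_{[s,\beta]}w$ and, since $\varphi\ge1$, $P_+(s)\ge2(\beta-s)+w(\beta)$. If $w(\beta)>0$, then $P_+/A_+\ge\frac{w(\beta)}{(\beta-s)\max w}\to\infty$ as $s\to\beta$. If $w(\beta)=0$, then $P_+/A_+\ge\frac2{\max_{[s,\beta]}w}\to\infty$ by continuity of $w$. So $j=A_+\left(\frac{P_+}{A_+}-\lambda\right)>0$ near $\beta$. By reflection $P_-/A_-\to\infty$ as $s\to\alpha$, and $j=-(P_--\lambda A_-)<0$ near $\alpha$.

**Step 4: one sign change.** We claim that there is $s^*\in(\alpha,\beta)$ with $j\le0$ on $(\alpha,s^*)$ and $j\ge0$ on $(s^*,\beta)$. Recall that $\{j<0\}=\{P_+/A_+<\lambda\}=\{P_-/A_->\lambda\}$.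

- Let $s_0\in(\alpha,\beta)$ and $j(s_0)\ge0$. Then $P_+/A_+\ge\lambda$ at $s_0$, hence on $[s_0,\beta)$ by monotonicity, so $j\ge0$ there. On $(\alpha,s_0]$ the set $\{P_-/A_->\lambda\}$ is an initial interval, because $P_-/A_-$ is nonincreasing there.
- Let $s_0\in(\alpha,\beta)$ and $j(s_0)<0$. Then $P_-/A_->\lambda$ at $s_0$, hence on $(\alpha,s_0]$, so $j<0$ there. On $[s_0,\beta)$ the set $\{P_+/A_+<\lambda\}$ is an initial interval, because $P_+/A_+$ is nondecreasing there.
- If $s_0=\alpha$, then $P_+/A_+$ is nondecreasing on all of $(\alpha,\beta)$, and $\{P_+/A_+<\lambda\}$ is an initial interval of $(\alpha,\beta)$. If $s_0=\beta$, the same holds for $\{P_-/A_->\lambda\}$.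

In every case $\{j<0\}$ is an initial interval of $(\alpha,\beta)$. By Step 3 it contains points near $\alpha$ and no points near $\beta$. Take $s^*$ to be its right end.

**Step 5: conclusion.** Let $t\in(\alpha,\beta)$; this is the case where the line $\{\ell=0\}$ meets $\Omega$. If $t\ge s^*$, then $\int_t^\beta j>0$, because $j\ge0$ there and $j>0$ near $\beta$. If $t<s^*$, then by (4) $\int_t^\beta j=-\int_\alpha^tj>0$, because $j\le0$ on $(\alpha,t)$ and $j<0$ near $\alpha$. By (2), $d(\ell)>0$. If $t\notin(\alpha,\beta)$, then on $\overline\Omega$ the hinge is either $0$ or $x-t$, an affine function of $x$ alone, so $d(\ell)=0$ by the hypothesis on the centers. $\square$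

## Creases that end on the boundary

Now we want to pass from hinges to all convex $f$. The first attempt is to write $f$, at least approximately, as an affine function plus a combination of hinges with nonnegative coefficients. On an interval every convex piecewise affine function has this form. In the plane this stops at once: the function $\max(0,x,y)$ near the origin is not affine along three rays, $\{x=0,y\le0\}$, $\{y=0,x\le0\}$ and $\{x=y\ge0\}$, while a sum $\sum c_i(\ell_i)_+$ with $c_i>0$ fails to be affine exactly along a union of complete lines.

But we do not need to approximate $f$ inside $\Omega$. In $(*)$ we may replace $f$ by any function that is **larger inside** and has nearly the same **boundary values**: this only makes the inequality harder to satisfy. The largest convex candidate is the convex envelope of the boundary values. If we use the values at finitely many boundary points, the envelope is piecewise affine, all vertices of its cells lie on the boundary, and so each crease runs from boundary to boundary. That is a whole chord, which is the crease of a hinge. One technical point: a polygon with vertices on $\partial\Omega$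 need not cover $\Omega$, so we place the vertices on a slightly larger curve.

**Lemma 3.** Let $0\in\Omega\subset\mathbb R^2$, with $\Omega$ open, bounded and convex, and let $f$ be convex and continuous on $\overline\Omega$. There are functions $F_N$ on $\overline\Omega$ and numbers $\varepsilon_N\to0$ such that

- (a) $F_N=\text{affine}+\sum_ic_i(\ell_i)_+$, a finite sum with $c_i\ge0$, $|\nabla\ell_i|=1$;
- (b) $F_N\ge f-\varepsilon_N$ on $\overline\Omega$;
- (c) $F_N\le f+\varepsilon_N$ on $\partial\Omega$.

*Proof.* We use the support function $h_G(\nu)=\max_{x\in G}x\cdot\nu$, $|\nu|=1$, of a compact convex set $G$. For the closed unit disc $B$ it is $1$; in general $h_{G+\delta B}=h_G+\delta$, and $G\subset G'$ if and only if $h_G\le h_{G'}$.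

**Step 1: a polygon containing $\overline\Omega$.** Let $\eta=1/N$, $Q=(1+\eta)\overline\Omega$, and $f_\eta(x)=f(x/(1+\eta))$ on $Q$, which is convex and continuous. Let $M=\max|f|$, $R=\max_{\overline\Omega}|x|$, and let $\omega$ be the modulus of continuity of $f$. If $\kappa B\subset\overline\Omega$ with $\kappa>0$, then $\overline\Omega+\eta\kappa B\subset\overline\Omega+\eta\overline\Omega=Q$. So there is $\delta'>0$ with $\overline\Omega+\delta'B\subset Q$. Fix a positive $\delta<\min(\delta',1/N)$. The curve $\partial Q$ goes once around $0$ and meets each ray from $0$ in one point. Choose a finite set $V\subset\partial Q$ cutting $\partial Q$ into arcs of length at most $\delta$, each subtending an angle less than $\pi$ at $0$. Let $D=\operatorname{conv}V\subset Q$.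

Every point of $\partial Q$ is within $\delta$ of $V$, and $h_Q(\nu)$ is attained on $\partial Q$, so $h_Q\le h_D+\delta$. Hence
$$h_{\overline\Omega}+\delta'\le h_Q\le h_D+\delta,$$
so $\overline\Omega+(\delta'-\delta)B\subset D$. In particular $\overline\Omega\subset\operatorname{int}D$.

**Step 2: the envelope, and (b).** For $x\in D$ let
$$F(x)=\min\Big\{\sum_{v\in V}\lambda_vf_\eta(v):\ \lambda_v\ge0,\ \sum\lambda_v=1,\ \sum\lambda_vv=x\Big\}.$$
This is the lower convex envelope of the values $f_\eta(v)$; its graph is the lower boundary of the polytope $\operatorname{conv}\{(v,f_\eta(v)):v\in V\}$. It is convex, and $F\ge f_\eta$ on $D$ because $f_\eta$ is convex. For $x\in\overline\Omega$ we have $\left|\frac x{1+\eta}-x\right|\le\eta R$, so $f_\eta\ge f-\omega(\eta R)$ on $\overline\Omega$ and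
$$F\ge f-\omega(\eta R)\quad\text{on }\overline\Omega .$$

**Step 3: the cells have all their vertices on $\partial D$.** The epigraph of $F$ is a polyhedron (a convex hull of finitely many points plus an upward ray), so it is a finite intersection of half-spaces and $F$ is the maximum on $D$ of finitely many distinct affine functions $g_k$. The cells $C_k=\{x\in D:F(x)=g_k(x)\}$ are convex polygons, possibly degenerate or empty, that cover $D$. Cells without interior are nowhere dense, so the finitely many others cover a dense closed part of $D$, that is, all of $D$; discard the cells without interior. The remaining cells have pairwise disjoint interiors, because $g_k=g_l$ on an open set forces $k=l$.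

Let $x$ be a vertex of $C_k$ and choose $\lambda_v$ attaining the minimum in $F(x)$. Then
$$F(x)=\sum\lambda_vf_\eta(v)\ge\sum\lambda_vF(v)\ge\sum\lambda_vg_k(v)=g_k(x)=F(x).$$
So all are equalities, and $F(v)=g_k(v)$, that is $v\in C_k$, whenever $\lambda_v>0$. Thus $x$ is a convex combination of points $v\in V\cap C_k$. As $x$ is a vertex of $C_k$, it is one of them, so $x\in V$. Finally $V\subset\partial D$: a point of $V$ lies in $\partial Q$, so it cannot lie in $\operatorname{int}D\subset\operatorname{int}Q$.

**Step 4: each crease is a chord, and (a).** Let $x\in\operatorname{int}D$. By Step 3, $x$ is not a vertex of any cell. So every cell containing $x$ coincides, in a small disc around $x$, with the whole disc or with a half-disc centered at $x$. The cells not containing $x$ stay away from $x$, the cells cover the disc, and they have disjoint interiors. So there are two possibilities: (i) only one cell contains $x$, and $x$ is interior to it; (ii) exactly two cells $C_k,C_l$ contain $x$, and near $x$ they are the two halves of a disc cut along a diameter.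

In case (ii), $x$ is in the relative interior of an edge $E$ of $C_k$. The endpoints of $E$ are vertices of $C_k$, so they lie on $\partial D$. The line through $E$ passes through the interior point $x$ of $D$, so it meets $\partial D$ in exactly two points. Hence $E$ is the full chord of $D$ on this line. All points of the relative interior of $E$ lie in $\operatorname{int}D$ and on the boundary of $C_k$, so they are of type (ii). There are finitely many such chords; call the distinct ones $E_1,\dots,E_m$. Two different ones do not meet in $\operatorname{int}D$: near a common point $x$ all points of type (ii) lie on one diameter, so both chords lie on the same line and coincide.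

Along the relative interior of $E_i$ the pair $\{k,l\}$ is locally constant by (ii), hence constant. The affine function $g_l-g_k$ is not identically $0$ and vanishes on $E_i$. So $g_l-g_k=c_i\ell_i$ with $|\nabla\ell_i|=1$ and $E_i=\{\ell_i=0\}\cap D$, where we choose the sign so that $\ell_i\ge0$ on the side of $C_l$. On $C_l$ we have $g_l=F\ge g_k$, so $c_i\ge0$. Near every point of the relative interior of $E_i$,
$$F=g_k+c_i(\ell_i)_+ .$$
Consider $G=F-\sum_ic_i(\ell_i)_+$ on $\operatorname{int}D$. Near a point of type (i), $F$ is affine and all hinges are affine, since the point lies on no $E_i$. Near a point of type (ii) on $E_i$, the function $F-c_i(\ell_i)_+$ is affine, and the other hinges are affine because the point lies on no other $E_k$. So $G$ is locally affine on the connected set $\operatorname{int}D$, hence affine there. Since $\overline\Omega\subset\operatorname{int}D$, this is (a).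

**Step 5: the boundary bound (c).** Let $x\in\partial\Omega$. The ray from $0$ through $x$ lies in the angular sector of some arc with consecutive endpoints $v,v'\in V$. The angle of this sector is less than $\pi$, so the segment $[v,v']$ meets the ray in a point $y=\rho x$, $\rho>0$. Since $|v-v'|\le\delta$, we have $|y-v|,|y-v'|\le\delta$.

We claim $1\le\rho\le1+\eta$. The upper bound holds because $y\in D\subset Q$ and $(1+\eta)x\in\partial Q$. If $\rho<1$, then $y\in\overline\Omega$ and $y+\delta'B\subset Q$, so $\operatorname{dist}(y,\partial Q)\ge\delta'>\delta$; but $v\in\partial Q$ and $|y-v|\le\delta$, a contradiction.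

By definition of $F$, $F(y)\le\max(f_\eta(v),f_\eta(v'))$. Further, since $|v|\le(1+\eta)R$,
$$\left|\frac v{1+\eta}-x\right|\le\left|\frac v{1+\eta}-v\right|+|v-y|+|y-x|\le\eta R+\delta+\eta R,$$
and the same for $v'$. Thus $F(y)\le f(x)+\omega(\delta+2\eta R)$. It remains to go from $y$ back to $x=\frac1\rho y+\left(1-\frac1\rho\right)0$. We have $F(0)\le M$, since $F(0)$ is a mean of values of $f_\eta$, and $F(y)\ge f_\eta(y)\ge-M$, and $1-\frac1\rho\le\eta$. So by convexity
$$F(x)\le F(y)+\left(1-\tfrac1\rho\right)(F(0)-F(y))\le F(y)+2\eta M\le f(x)+\omega(\delta+2\eta R)+2\eta M .$$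
Take $F_N=F$ and $\varepsilon_N=\omega(\delta+2\eta R)+2\eta M$. Since $\eta=1/N$ and $\delta<1/N$, $\varepsilon_N\to0$; and $\varepsilon_N\ge\omega(\eta R)$, so (b) holds too. $\square$

## Proof of Theorem B

Assume that the centers coincide, with $\Omega$ open, and translate so that $0\in\Omega$. Let $f$ be convex and continuous on $\overline\Omega$, and take $F_N,\varepsilon_N$ from Lemma 3.

**Step 1: the inequality.** The two averages of an affine function agree. So by (a) and Proposition 2,
$$\operatorname{avg}_{\partial\Omega}F_N-\operatorname{avg}_\Omega F_N=\sum_ic_i\,d(\ell_i)\ge0. \tag{5}$$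
With (b) and (c),
$$\operatorname{avg}_\Omega f-\varepsilon_N\le\operatorname{avg}_\Omega F_N\le\operatorname{avg}_{\partial\Omega}F_N\le\operatorname{avg}_{\partial\Omega}f+\varepsilon_N. \tag{6}$$
Letting $N\to\infty$ gives $(*)$.

**Step 2: what equality gives.** Suppose $\operatorname{avg}_\Omega f=\operatorname{avg}_{\partial\Omega}f$. Then the outer terms of (6) differ by $2\varepsilon_N$, which gives two facts. First, $F_N-f+\varepsilon_N\ge0$ by (b), and its average over $\Omega$ is at most $2\varepsilon_N$; so $F_N\to f$ in $L^1(\Omega)$. Second, the sum in (5) is at most $2\varepsilon_N$.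

**Step 3: hinges across a compact part have small total weight.** Let $K\subset\Omega$ be compact and convex with nonempty interior. Write $\ell(x)=x\cdot e_\theta-t$. The pairs $(\theta,t)$ whose line meets $K$ are those with $\min_Kx\cdot e_\theta\le t\le\max_Kx\cdot e_\theta$; they form a compact set of oriented lines. The function $d$ is continuous, because $|d(\ell)-d(\ell')|\le2\max_{\overline\Omega}|\ell-\ell'|$, and by Proposition 2 it is positive on this set, since lines that meet $K$ meet $\Omega$. So $d\ge d_K>0$ there, and since all terms in (5) are nonnegative,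
$$\sum_{i:\ \{\ell_i=0\}\cap K\ne\emptyset}c_i\le\frac{2\varepsilon_N}{d_K}\to0 .$$

**Step 4: $f$ is affine.** On $K$, a hinge whose line misses $K$ is affine, because $\ell_i$ has constant sign on $K$. A hinge whose line meets $K$ is between $0$ and $\operatorname{diam}K$ on $K$, because $\ell_i$ vanishes at some point of $K$ and $|\nabla\ell_i|=1$. So on $K$ the function $F_N$ differs from an affine function by at most $\frac{2\varepsilon_N}{d_K}\operatorname{diam}K$, uniformly. Hence $f|_K$ is a limit in $L^1(K)$ of affine functions. The affine functions form a finite-dimensional, hence closed, subspace of $L^1(K)$, so $f$ equals an affine function almost everywhere on $K$, and everywhere on $K$ by continuity ($K$ is the closure of its interior). Exhausting $\Omega$ by such sets $K$, we see that $f$ is affine on $\Omega$, and by continuity on $\overline\Omega$. $\blacksquare$
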